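# A non-solvable product of a class-two group and an elementary abelian group

## A three-dimensional Lie algebra with a cyclic derivation

Let $S$ be the vector space over $\mathbb F_2$ with basis $e,h,f$, and let $[\ ,\ ]$ be the alternating bilinear bracket on $S$ with
$$[h,e]=e,\qquad [h,f]=f,\qquad [e,f]=h. \tag{1}$$
Since $-1=1$, we also have $[e,h]=e$, $[f,h]=f$, $[f,e]=h$. Let $X:S\to S$ be the linear map that permutes the basis cyclically:
$$X:\ e\mapsto f,\quad f\mapsto h,\quad h\mapsto e,\qquad\text{so}\qquad X^2:\ e\mapsto h,\quad f\mapsto e,\quad h\mapsto f,\qquad X^3=1. \tag{2}$$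
The whole lecture grows out of the pair $(S,X)$.

Recall the vocabulary. A **Lie algebra** over a commutative ring is a module with a bilinear bracket satisfying $[x,x]=0$ and the Jacobi identity $[x,[y,z]]+[y,[z,x]]+[z,[x,y]]=0$. A **derivation** is a linear map $D$ with $D[x,y]=[Dx,y]+[x,Dy]$. Write $(\operatorname{ad}x)(y)=[x,y]$. In characteristic 2 the Jacobi identity can be rewritten in two ways that we use constantly: each $\operatorname{ad}x$ is a derivation, and
$$(\operatorname{ad}a)(\operatorname{ad}b)+(\operatorname{ad}b)(\operatorname{ad}a)=\operatorname{ad}[a,b]. \tag{3}$$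
Likewise, if $D$ is a derivation, then $D(\operatorname{ad}x)+(\operatorname{ad}x)D=\operatorname{ad}(Dx)$; this is just the derivation rule read as an identity of maps.

Throughout, $R$ is a commutative ring with $1\neq0$ and $2=0$ in $R$. Let $S_R=R\otimes S$: the free $R$-module on $e,h,f$ with the bracket (1) extended bilinearly. Derivations of $S$ extend $R$-linearly to derivations of $S_R$.

**Lemma 1.**

1. $S$ is a Lie algebra (hence so is $S_R$), and each of $e,h,f$ is a bracket of two elements of $\{e,h,f\}$.
2. The map $y\mapsto \operatorname{ad}y$ is injective on $S_R$.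
3. $(\operatorname{ad}h)^2=\operatorname{ad}h$.
4. $X$ and $X^2$ are derivations of $S$.

**Proof.** *Part 1.* The left side of the Jacobi identity is trilinear. It vanishes when two arguments coincide; for instance at $(x,x,z)$ it is $[x,[x,z]]+[x,[z,x]]+[z,[x,x]]=0$. So it is an alternating trilinear map on a three-dimensional space, and only the triple $(h,e,f)$ needs checking:
$$[h,[e,f]]+[e,[f,h]]+[f,[h,e]]=[h,h]+[e,f]+[f,e]=0+h+h=0.$$
The second statement is (1): $e=[h,e]$, $f=[h,f]$, $h=[e,f]$.

*Part 2.* Let $y=\alpha e+\beta h+\gamma f$ satisfy $\operatorname{ad}y=0$. Then $0=[h,y]=\alpha e+\gamma f$ gives $\alpha=\gamma=0$, and then $0=[e,y]=\beta e$ gives $\beta=0$.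

*Part 3.* $\operatorname{ad}h$ sends $e\mapsto e$, $f\mapsto f$, $h\mapsto 0$. It is a projection.

*Part 4.* The expression $X[x,y]+[Xx,y]+[x,Xy]$ is bilinear and vanishes for $x=y$, so it is enough to look at pairs of distinct basis vectors:
$$X[h,e]=Xe=f,\qquad [Xh,e]+[h,Xe]=[e,e]+[h,f]=f;$$
$$X[h,f]=Xf=h,\qquad [Xh,f]+[h,Xf]=[e,f]+[h,h]=h;$$
$$X[e,f]=Xh=e,\qquad [Xe,f]+[e,Xf]=[f,f]+[e,h]=e.$$
For any derivation $D$ we have $D^2[x,y]=[D^2x,y]+2[Dx,Dy]+[x,D^2y]$. Since $2=0$, $D^2$ is again a derivation. In particular $X^2$ is one. $\square$

Part 4 is special to characteristic 2, and so is part 3 in its role below. We now say what $(S,X)$ is for.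

## Groups that are products of two nilpotent subgroups

For subgroups $A,B$ of a group $G$, write $AB=\{ab: a\in A,\ b\in B\}$. If $AB=G$ we say that $G$ is *factorized* by $A$ and $B$; it is not assumed that $A\cap B=1$. Taking inverses, $G=AB$ if and only if $G=BA$.

For group elements we write $[x,y]=x^{-1}y^{-1}xy$ and $x^y=y^{-1}xy$. The derived series is $G^{(0)}=G$, $G^{(k+1)}=[G^{(k)},G^{(k)}]$; $G$ is *solvable* if some $G^{(k)}=1$, and the least such $k$ is its *derived length*. A group is *nilpotent* of class at most $c$ if its lower central series reaches $1$ after $c$ steps; class at most $2$ means that the commutator subgroup is central. A group is *locally finite* if each finite subset generates a finite subgroup, and *perfect* if it equals its own commutator subgroup. The *transfinite derived series* continues the derived series through the ordinals by $G^{(\lambda+1)}=[G^{(\lambda)},G^{(\lambda)}]$, with intersections at limit ordinals. For example, a free group of rank two is not solvable, but the intersection of the $G^{(k)}$, $k<\omega$, is trivial because the group is residually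 a finite $p$-group; so its transfinite derived series reaches $1$ at step $\omega$.

The **Kegel–Wielandt theorem** says: if a *finite* group $G$ has a factorization $G=AB$ with $A,B$ nilpotent, then $G$ is solvable. The problem, whose source is https://mathoverflow.net/questions/328227/has-the-external-knit-product-been-used-to-construct-a-previously-unknown-group, asks whether finiteness can be dropped: if an arbitrary group $G$ satisfies $G=AB$ with $A,B$ nilpotent, must $G$ be solvable?

Two easy cases first. If $A$ is normal in $G=AB$, then $G/A\cong B/(A\cap B)$ is nilpotent, so $G$ is an extension of a nilpotent group by a nilpotent group and is solvable. A case with no normal factor: $S_4=AB$, where $A$ is a Sylow 2-subgroup (dihedral of order $8$, class $2$) and $B$ is generated by a 3-cycle. Indeed $A\cap B=1$ and $|A||B|=24$. The derived series is $S_4>A_4>V_4>1$, so class pair $(2,1)$ already allows derived length $3$.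

The second example suggests what to watch. Suppose there were finite groups $G_n=A_nB_n$ with the classes of $A_n$ and $B_n$ bounded and the derived lengths of $G_n$ unbounded. Then the restricted direct product of the $G_n$ would be factorized by the restricted direct products of the $A_n$ and of the $B_n$, which are nilpotent, and it would not be solvable. So the question contains a question about finite groups: do the classes of $A$ and $B$ bound the derived length of $AB$?

The answers are negative.

**Theorem 1.** There is a countable, locally finite $2$-group $G$ of exponent dividing $16$ with subgroups $A,B$ such that $G=AB$, $A\cap B=1$, $A$ is nilpotent of class $2$ and exponent dividing $4$, $B$ is elementary abelian, and $G$ is not solvable.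

**Theorem 2.**

1. Let $c,d\ge1$. All groups $G=AB$ with $A,B$ nilpotent of classes at most $c,d$ are solvable if and only if $c=d=1$. If $(c,d)\ne(1,1)$, there is a non-solvable $G=AB$ with $A\cap B=1$ and $A,B$ of classes exactly $c,d$, where $G$ is a locally finite $2$-group of finite exponent.
2. For every $n\ge1$ there is a finite $2$-group $G_n=A_nB_n$ with $A_n\cap B_n=1$, $A_n$ of class at most $2$, $B_n$ elementary abelian, $|G_n|=2^{5(2^n-1)}$, and derived length exactly $\lfloor\log_2n\rfloor+1$. So in the Kegel–Wielandt theorem the derived length is not bounded in terms of the classes of $A$ and $B$.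
3. In Theorem 1, $G$ can moreover be chosen to contain a nontrivial perfect subgroup, so that not even a transfinite derived series of $G$ reaches $1$.

The pair of classes $(2,1)$ in Theorem 1 is the smallest possible. This is Itô's theorem, and its proof is also the first thing one would try to extend.

## Two abelian factors, and where the computation stops for class two

**Theorem 3** (Itô, Math. Z. 62 (1955))**.** If $G=AB$ with $A,B$ abelian, then $G$ is metabelian: $[A,B]$ is abelian and normal, and $G/[A,B]$ is abelian.

**Proof.** Recall the identities $[xy,z]=[x,z]^y[y,z]$ and $[x,yz]=[x,z][x,y]^z$.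

**Step 1: conjugating a commutator $[a,b]$ by $a_1b_1$ and by $b_1a_1$ gives the same result.** Let $a,a_1\in A$ and $b,b_1\in B$. Since $G=AB=BA$, we can write $b^{a_1}=a_3b_3$ and $a^{b_1}=b_2a_2$ with $a_i\in A$, $b_i\in B$. Because $A$ is abelian, $a^{a_1}=a$ and $[a,a_3b_3]=[a,b_3][a,a_3]^{b_3}=[a,b_3]$. Because $B$ is abelian, $b^{b_1}=b$, $b_3^{b_1}=b_3$, and $[b_2a_2,b']=[b_2,b']^{a_2}[a_2,b']=[a_2,b']$ for $b'\in B$. Hence
$$[a,b]^{a_1b_1}=[a,a_3b_3]^{b_1}=[a,b_3]^{b_1}=[b_2a_2,b_3]=[a_2,b_3],$$
$$[a,b]^{b_1a_1}=[b_2a_2,b]^{a_1}=[a_2,b]^{a_1}=[a_2,a_3b_3]=[a_2,b_3].$$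

**Step 2: any two commutators $[a',b']$ and $[a_1,b_1]$ commute.** Since $a_1b_1=b_1a_1[a_1,b_1]$, Step 1 says that $[a,b]^{b_1a_1}$ is fixed under conjugation by $[a_1,b_1]$. It remains to see that every $[a',b']$ has the form $[a,b]^{b_1a_1}$ for the given $a_1,b_1$. Step 1, applied with $a_1^{-1},b_1^{-1}$ in place of $a_1,b_1$, shows that conjugation by $a_1^{-1}b_1^{-1}=(b_1a_1)^{-1}$ sends $[a',b']$ to some $[a,b]$ with $a\in A$, $b\in B$. Conjugating back, $[a',b']=[a,b]^{b_1a_1}$.

**Step 3: conclusion.** By Step 2 the group $[A,B]$, generated by all $[a,b]$, is abelian. It is normalized by $A$ and by $B$, because $[a,b]^{a_1}=[aa_1,b][a_1,b]^{-1}$ and $[a,b]^{b_1}=[a,b_1]^{-1}[a,bb_1]$; so it is normal in $G$. In $G/[A,B]$ the images of $A$ and $B$ are abelian, commute with each other, and generate. So the quotient is abelian. $\square$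

Now let $A$ have class $2$. The computation breaks in Step 1 at $[a,a_3b_3]=[a,b_3][a,a_3]^{b_3}$: the factor $[a,a_3]$ is central in $A$ but need not be trivial, and its conjugate by $b_3$ is an element of $G$ that we do not control. (The equality $a^{a_1}=a$ is lost too.) This is not merely a gap in technique: after equation (8) below we exhibit $a,a_1\in A$ and $b,b_1\in B$, with $A$ of class $2$ and $B$ elementary abelian, such that $[a,b]$ and $[a_1,b_1]$ do not commute.

## The derivation algebra as a sum of a Heisenberg algebra and an abelian plane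

Before groups, look at the same question for Lie algebras, where everything is linear. The space $\operatorname{Der}(S)$ of derivations of $S$ is a Lie algebra under $(D,D')\mapsto DD'+D'D$. It contains $\operatorname{ad}S\cong S$, which equals its own derived algebra by Lemma 1, so $\operatorname{Der}(S)$ is not solvable. Let $N,N'$ be the linear maps
$$N:\ e\mapsto f,\ f\mapsto0,\ h\mapsto0,\qquad N':\ f\mapsto e,\ e\mapsto0,\ h\mapsto0.$$
From (1), $\operatorname{ad}e$ sends $e\mapsto0$, $f\mapsto h$, $h\mapsto e$, and $\operatorname{ad}f$ sends $e\mapsto h$, $f\mapsto 0$, $h\mapsto f$. Comparing with (2),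
$$\operatorname{ad}e=X+N,\qquad \operatorname{ad}f=X^2+N'. \tag{4}$$
So $N$ and $N'$ are derivations.

**Proposition 4.** $\operatorname{Der}(S)=\mathfrak a\oplus\mathfrak b$, where $\mathfrak a=\{D\in\operatorname{Der}(S): Dh=0\}$ has basis $\operatorname{ad}h,N,N'$ and is nilpotent of class $2$, and $\mathfrak b$ is abelian with basis $X,X^2$.

**Proof.** *The idea is to see where a derivation can send $h$.* Let $D$ be a derivation. Then $D(\operatorname{ad}h)+(\operatorname{ad}h)D=\operatorname{ad}(Dh)$, and therefore, adding a term twice in the middle,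
$$D(\operatorname{ad}h)^2+(\operatorname{ad}h)^2D=\operatorname{ad}(Dh)\operatorname{ad}h+\operatorname{ad}h\operatorname{ad}(Dh)=\operatorname{ad}[Dh,h].$$
Since $(\operatorname{ad}h)^2=\operatorname{ad}h$, the left side is also $\operatorname{ad}(Dh)$. As $\operatorname{ad}$ is injective, $Dh=[Dh,h]$, which lies in the span of $e,f$. So $Dh=\alpha e+\gamma f=(\alpha X+\gamma X^2)h$, and $D+\alpha X+\gamma X^2$ kills $h$. Hence $\operatorname{Der}(S)=\mathfrak a+\mathfrak b$. The sum is direct because $(\alpha X+\gamma X^2)h=\alpha e+\gamma f$ vanishes only for $\alpha=\gamma=0$.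

If $Dh=0$, then $D$ commutes with $\operatorname{ad}h$, so it preserves the image of $\operatorname{ad}h$, the span of $e,f$. Write $De=pe+rf$ and $Df=qe+sf$. Applying $D$ to $[e,f]=h$ gives $0=[De,f]+[e,Df]=(p+s)h$, so $p=s$ and $D=p\operatorname{ad}h+rN+qN'$. Finally $NN'+N'N$ is the identity on the span of $e,f$ and kills $h$, so it equals $\operatorname{ad}h$; and $\operatorname{ad}h$ commutes with $N$ and $N'$. Thus $\mathfrak a$ has class $2$. $\square$

So a nilpotent subalgebra and an abelian subalgebra can add up to a non-solvable Lie algebra in characteristic 2. To get groups we must exponentiate, and over $\mathbb F_2$ there is no exponential series. The remedy is to use scalars $u$ with $u^2=0$: then $1+uD$ plays the part of $\exp(uD)$. Two things have to be established. First, the splitting of Proposition 4 must survive as an honest factorization of a group, where products of scalars do not vanish. Second, there must be enough square-zero scalars for the derived series never to stop.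

## Automorphisms of $S_R$ whose entrywise square is the identity

**Definition.** $G(R)$ is the set of automorphisms $g$ of the $R$-Lie algebra $S_R$ whose matrix $(g_{ij})$ in the basis $e,h,f$ satisfies
$$g_{ij}^2=\delta_{ij}\quad\text{for all } i,j. \tag{5}$$

This is a group. Indeed $x\mapsto x^2$ is a ring endomorphism of $R$, since $R$ is commutative and $2=0$; hence entrywise squaring is a ring endomorphism of $M_3(R)$ and restricts to a homomorphism $GL_3(R)\to GL_3(R)$. Condition (5) says that $g$ is in its kernel, and $G(R)$ is the intersection of this kernel with $\operatorname{Aut}(S_R)$.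

For a first example take $R=\mathbb F_2[t]/(t^2)$. Here $(a+bt)^2=a$ for $a,b\in\mathbb F_2$, so (5) says $g=1+tD$ with $D\in M_3(\mathbb F_2)$. For $x,y\in S$,
$$g[x,y]=[x,y]+tD[x,y],\qquad [gx,gy]=[x,y]+t\big([Dx,y]+[x,Dy]\big),$$
so $g$ is an automorphism exactly when $D$ is a derivation (bijectivity is clear from $(1+tD)^2=1$). Since $(1+tD)(1+tD')=1+t(D+D')$, the group $G(R)$ is a copy of the additive group $\operatorname{Der}(S)$: elementary abelian of order $2^5$ by Proposition 4.

We need three facts about $G(R)$ for general $R$.

**Lemma 5.**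

1. If $u\in R$ with $u^2=0$ and $D$ is a derivation of $S$, then $1+uD\in G(R)$ and $(1+uD)^2=1$.
2. If $s,t\in R$ with $s^2=t^2=0$ and $D,D'$ are square matrices of equal size over $R$, then
$$[\,1+sD,\ 1+tD'\,]=1+st(DD'+D'D). \tag{6}$$
In particular, for $y,z\in\{e,h,f\}$,
$$[\,1+s\operatorname{ad}y,\ 1+t\operatorname{ad}z\,]=1+st\operatorname{ad}[y,z]. \tag{7}$$
3. $g^{16}=1$ for all $g\in G(R)$.

**Proof.** *Part 1.* $(1+uD)^2=1+2uD+u^2D^2=1$, so $1+uD$ is invertible. It preserves brackets, since the $u^2$ term vanishes:
$$[(1+uD)x,(1+uD)y]=[x,y]+u\big([Dx,y]+[x,Dy]\big)+u^2[Dx,Dy]=(1+uD)[x,y].$$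
Its entries are $\delta_{ij}+ud_{ij}$ with $d_{ij}\in\mathbb F_2$, and their squares are $\delta_{ij}$.

*Part 2.* As in part 1, both elements are their own inverses, so the commutator is
$$(1+sD)(1+tD')(1+sD)(1+tD').$$
Expand. Terms containing $s^2$ or $t^2$ vanish. The $s$-term is $2sD=0$ and the $t$-term is $2tD'=0$. For the $st$-term choose one factor of each kind: positions $(1,2)$, $(1,4)$, $(3,4)$ contribute $DD'$ and position $(2,3)$ contributes $D'D$. The total is $st(3DD'+D'D)=st(DD'+D'D)$. Formula (7) follows from (3).

*Part 3.* Write $g=1+P$. By (5) each of the $9$ entries of $P$ has square $(g_{ij}+\delta_{ij})^2=0$. A product of $10$ entries of $P$ contains some entry twice, so it is $0$. Hence $P^{10}=0$ and $P^{16}=0$. The elements $1$ and $P$ commute and $2=0$, so $(1+P)^{16}=1+P^{16}=1$. $\square$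

**Definition.** The two subgroups modeled on $\mathfrak a$ and $\mathfrak b$ are
$$A(R)=\{g\in G(R): gh=h\},\qquad B(R)=\langle\,1+uX,\ 1+uX^2:\ u\in R,\ u^2=0\,\rangle.$$
By Lemma 5, $B(R)\le G(R)$. Also $1+uN$ and $1+uN'$ lie in $A(R)$ when $u^2=0$. For example, by (4) and $XN\cdot u^2=0$, we have $1+u\operatorname{ad}e=(1+uN)(1+uX)$: an explicit member of $A(R)B(R)$.

We can now keep the promise about Itô's argument. Compute $XN+NX$: $XN$ sends $e\mapsto h$ and kills $f,h$; $NX$ sends $h\mapsto f$ and kills $e,f$. So $XN+NX=\operatorname{ad}f$. Interchanging $e$ and $f$ preserves (1) and exchanges $X$ with $X^2$ and $N$ with $N'$, so $X^2N'+N'X^2=\operatorname{ad}e$. Take $R=\mathbb F_2[t_1,t_2,t_3,t_4]/(t_1^2,\dots,t_4^2)$ and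
$$a=1+t_1N,\quad b=1+t_2X,\quad a_1=1+t_3N',\quad b_1=1+t_4X^2 .$$
By (6) and (7),
$$[a,b]=1+t_1t_2\operatorname{ad}f,\qquad [a_1,b_1]=1+t_3t_4\operatorname{ad}e,\qquad \big[[a,b],[a_1,b_1]\big]=1+t_1t_2t_3t_4\operatorname{ad}h\ne1. \tag{8}$$
Here $a,a_1\in A(R)$ and $b,b_1\in B(R)$, and $[a,a_1]=1+t_1t_3\operatorname{ad}h\neq1$ is the kind of commutator that Itô's computation needs to be trivial. That $A(R)$ has class $2$ and $B(R)$ is elementary abelian is proved below.

## The orbit of $h$ and the factorization $G(R)=A(R)B(R)$

$A(R)$ is the stabilizer of $h$ in $G(R)$. So $G(R)=B(R)A(R)$ as soon as $B(R)$ moves $h$ to every point of its $G(R)$-orbit. In Proposition 4 the identity $(\operatorname{ad}h)^2=\operatorname{ad}h$ limited the directions in which $h$ can move. The same identity, used without linearizing, limits the whole orbit.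

**Proposition 6.** $G(R)=A(R)B(R)$ and $A(R)\cap B(R)=1$.

**Proof.**

**Step 1: the orbit of $h$ satisfies an equation that determines the $h$-coordinate from the other two.** Let $g\in G(R)$ and $y=gh=\alpha e+\beta h+\gamma f$. These coordinates form a column of $g$, so (5) gives $\alpha^2=\gamma^2=0$ and $\beta^2=1$. As $g$ is an automorphism, $\operatorname{ad}y=\operatorname{ad}(gh)=g(\operatorname{ad}h)g^{-1}$, and $(\operatorname{ad}h)^2=\operatorname{ad}h$ gives
$$(\operatorname{ad}y)^2=\operatorname{ad}y.$$
Expand the left side, using (3) for the mixed terms: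
$$(\operatorname{ad}y)^2=\alpha^2(\operatorname{ad}e)^2+\beta^2(\operatorname{ad}h)^2+\gamma^2(\operatorname{ad}f)^2+\operatorname{ad}\big(\alpha\beta[e,h]+\alpha\gamma[e,f]+\beta\gamma[h,f]\big).$$
The first and third terms vanish, the second is $\operatorname{ad}h$, and so
$$(\operatorname{ad}y)^2=\operatorname{ad}\big(\alpha\beta e+(1+\alpha\gamma)h+\beta\gamma f\big).$$
By injectivity of $\operatorname{ad}$ we may compare $h$-coordinates with those of $y$:
$$\beta=1+\alpha\gamma. \tag{9}$$

**Step 2: $B(R)$ reaches every vector allowed by (9).** Given $\alpha,\gamma$ with $\alpha^2=\gamma^2=0$, put $b=(1+\alpha X)(1+\gamma X^2)\in B(R)$. Since $X^2h=f$, $Xh=e$, $Xf=h$,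
$$bh=(1+\alpha X)(h+\gamma f)=h+\gamma f+\alpha e+\alpha\gamma h=\alpha e+(1+\alpha\gamma)h+\gamma f. \tag{10}$$
The correction $\alpha\gamma h$ demanded by (9) is exactly the cross term $\alpha\gamma X^3h$. The two factors of $b$ commute, so either order gives the same vector.

**Step 3: the factorization.** For $g\in G(R)$ with $gh=y$ as in Step 1, choose $b$ as in Step 2. By (9) and (10), $bh=gh$. Hence $b^{-1}g\in A(R)$ and $g\in B(R)A(R)$. So $G(R)=B(R)A(R)$, and taking inverses, $G(R)=A(R)B(R)$.

**Step 4: the intersection.** Let $b\in A(R)\cap B(R)$. All elements of $B(R)$ lie in the commutative ring $R[X]$, so $b$ commutes with $X$. From $bh=h$ we get $be=bXh=Xbh=Xh=e$ and $bf=bX^2h=X^2bh=X^2h=f$. So $b=1$. $\square$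

## The factors: an elementary abelian group and a class-two subgroup of $SL_2(R)$

**Proposition 7.** $B(R)$ is elementary abelian. $A(R)$ is isomorphic to
$$K=\left\{M=\begin{pmatrix}p&q\\ r&d\end{pmatrix}\in SL_2(R):\ p^2=d^2=1,\ q^2=r^2=0\right\}.$$
It is nilpotent of class at most $2$, of exponent dividing $4$, and of class exactly $2$ if there are $\tau,\sigma\in R$ with $\tau^2=\sigma^2=0\ne\tau\sigma$.

**Proof.** The group $B(R)$ is generated by elements of square $1$ (Lemma 5) in the commutative ring $R[X]$. So it is abelian and every element has square $1$.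

**Step 1: reduce $A(R)$ to $2\times2$ matrices.** Note that $K$ is a group, again because entrywise squaring is a homomorphism. Let $a\in A(R)$. Then $a(\operatorname{ad}h)a^{-1}=\operatorname{ad}(ah)=\operatorname{ad}h$, so $a$ commutes with $\operatorname{ad}h$ and preserves its image $Re\oplus Rf$. Write $ae=pe+rf$, $af=qe+df$. Since $ah=h$, the matrix $M$ of this restriction determines $a$. Moreover
$$h=ah=[ae,af]=(pd+qr)h=(\det M)h,$$
so $\det M=1$; with (5) this says $M\in K$. So $a\mapsto M$ is an injective homomorphism $A(R)\to K$. It is onto: given $M\in K$, let $a$ act as $M$ on $Re\oplus Rf$ and fix $h$. Then $a$ is bijective and satisfies (5). For $v\in Re\oplus Rf$ we have $[ah,av]=[h,av]=av=a[h,v]$, and $[ae,af]=(\det M)h=h=a[e,f]$. So $a$ is an automorphism, and $a\in A(R)$.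

**Step 2: write each element of $K$ as scalar times upper times lower unitriangular.** For $\tau^2=\sigma^2=0$ put
$$U(\tau)=\begin{pmatrix}1&\tau\\0&1\end{pmatrix},\qquad V(\sigma)=\begin{pmatrix}1&0\\ \sigma&1\end{pmatrix}.$$
Given $M\in K$, let $\tau=dq$ and $\sigma=dr$; both have square $0$. Then
$$d\,U(\tau)V(\sigma)=\begin{pmatrix}d+d\tau\sigma&d\tau\\ d\sigma&d\end{pmatrix}=\begin{pmatrix}d+dqr&q\\ r&d\end{pmatrix}=M. \tag{11}$$
The second equality uses $d^2=1$; the last uses $pd=1+qr$, multiplied by $d$, which gives $p=d+dqr$. So $K$ is generated by the scalars $dI$ with $d^2=1$, which are central and lie in $K$, by the $U(\tau)$, which commute with each other, and by the $V(\sigma)$, which commute with each other.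

**Step 3: the only nontrivial commutators of generators are scalars.** With matrix units, $U(\tau)=I+\tau E_{12}$ and $V(\sigma)=I+\sigma E_{21}$, so (6) gives
$$[U(\tau),V(\sigma)]=I+\tau\sigma(E_{12}E_{21}+E_{21}E_{12})=(1+\tau\sigma)I. \tag{12}$$
This is the point where characteristic 2 makes a subgroup of $SL_2$ nilpotent: the sum $E_{12}E_{21}+E_{21}E_{12}$ is the identity matrix. By (12), $K$ modulo its central subgroup of scalars is generated by commuting elements, so it is abelian. Hence $K$ has class at most $2$. If $\tau\sigma\ne0$ for some $\tau,\sigma$ of square $0$, then $K$ is not abelian, so its class is exactly $2$.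

**Step 4: the exponent.** Let $M=dU(\tau)V(\sigma)$ be as in (11). Since $U(\tau)$ and $V(\sigma)$ have square $1$ and $d^2=1$,
$$M^2=U(\tau)V(\sigma)U(\tau)V(\sigma)=[U(\tau),V(\sigma)]=(1+\tau\sigma)I,$$
and $M^4=(1+\tau\sigma)^2I=(1+\tau^2\sigma^2)I=I$. $\square$

Thus for *every* commutative ring $R$ with $1\ne0$ and $2=0$, $G(R)$ is the product of the class-at-most-$2$ group $A(R)$ and the elementary abelian group $B(R)$, and these meet trivially. All that is left is to choose $R$.

## Square-zero variables and the derived series: proof of Theorem 1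

Let
$$R=\mathbb F_2[t_1,t_2,t_3,\dots]/(t_1^2,t_2^2,t_3^2,\dots).$$
The square-free monomials $t_I=\prod_{i\in I}t_i$, for finite sets $I$ of indices, form an $\mathbb F_2$-basis of $R$. In particular $t_I\neq0$, and $t_I^2=0$ when $I\neq\varnothing$.

**Lemma 8.** For every $k\ge0$, every set $I$ of $2^k$ indices and every $x\in\{e,h,f\}$, we have $1\ne 1+t_I\operatorname{ad}x\in G(R)^{(k)}$.

**Proof.** *Each commutator multiplies two scalars, so $k$ nested commutators consume $2^k$ variables; perfectness of $S$ supplies the Lie part.* For $k=0$, membership is Lemma 5, part 1. For the step from $k$ to $k+1$, let $|I|=2^{k+1}$ and split $I=J\sqcup J'$ with $|J|=|J'|=2^k$. By Lemma 1 there are $y,z\in\{e,h,f\}$ with $[y,z]=x$. By (7) and the induction hypothesis,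
$$1+t_I\operatorname{ad}x=[\,1+t_J\operatorname{ad}y,\ 1+t_{J'}\operatorname{ad}z\,]\in G(R)^{(k+1)}.$$
The element is not $1$, because $t_I\ne0$ and the matrix of $\operatorname{ad}x$ over $\mathbb F_2$ has an entry equal to $1$. $\square$

For instance, $1+t_1t_2\operatorname{ad}h=[1+t_1\operatorname{ad}e,1+t_2\operatorname{ad}f]$ lies in $G(R)^{(1)}$, and $1+t_1t_2t_3t_4\operatorname{ad}e=[1+t_1t_2\operatorname{ad}h,1+t_3t_4\operatorname{ad}e]$ lies in $G(R)^{(2)}$.

**Proof of Theorem 1.** Let $G=G(R)$, $A=A(R)$, $B=B(R)$. There are arbitrarily many variables, so Lemma 8 gives $G^{(k)}\neq1$ for all $k$, and $G$ is not solvable. By Propositions 6 and 7, $G=AB$, $A\cap B=1$, $B$ is elementary abelian, and $A$ has exponent dividing $4$ and class at most $2$; the class is exactly $2$ because $t_1t_2\ne0$.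

*Countability and local finiteness.* $R$ is countable, so the set $G$ of matrices over $R$ is countable. Finitely many elements of $R$ involve only finitely many variables, so they lie in a finite subring $R_0$ containing $1$. Given finitely many elements of $G$, take $R_0$ to contain all their entries. By Lemma 5, part 3, inverses are given by $g^{-1}=g^{15}$, so they too have entries in $R_0$, and the subgroup generated lies in the finite group $GL_3(R_0)$. So $G$ is locally finite, and by the same part its exponent divides $16$; it is a $2$-group. $\square$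

## All pairs of classes: Theorem 2, part 1

If $c=d=1$, then $A,B$ are abelian and $G$ is metabelian by Theorem 3.

Now let $(c,d)\ne(1,1)$. Since $G=AB$ means $G=BA$, we may exchange the two factors and assume $c\ge2$. The aim is to raise the classes in Theorem 1 to exactly $c$ and $d$ without disturbing anything else, and direct factors do this. Take $G=AB$ from Theorem 1, a finite $2$-group $C$ of class $c$ and a finite $2$-group $D$ of class $d$; for example dihedral groups of orders $2^{c+1}$ and $2^{d+1}$ (for $d=1$ this means the Klein four-group). Then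
$$G\times C\times D=(A\times C)(B\times D),$$
where $A\times C$ stands for $A\times C\times 1$ and $B\times D$ for $B\times1\times D$. The two factors meet in $(A\cap B)\times1\times1=1$. Their classes are $\max(2,c)=c$ and $\max(1,d)=d$. The group is non-solvable because it contains $G$, and it is a locally finite $2$-group of finite exponent because $G$, $C$ and $D$ are. This gives the second statement, and with it the "only if" in the first.

## Finite quotients of the variables: order and derived length in Theorem 2, part 2

Let $R_n=\mathbb F_2[t_1,\dots,t_n]/(t_1^2,\dots,t_n^2)$. It has the $2^n$ square-free monomials as basis. Let $m$ be the ideal spanned by the nonconstant ones, so $|m|=2^{2^n-1}$, and $m^{n+1}=0$ because a product of $n+1$ nonconstant monomials repeats a variable. For $x=\sum_I c_It_I$ we have $x^2=\sum_Ic_It_I^2=c_\varnothing$. So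
$$x^2=0\iff x\in m,\qquad x^2=1\iff x\in1+m. \tag{13}$$
Put $G_n=G(R_n)$, $A_n=A(R_n)$, $B_n=B(R_n)$. By Propositions 6 and 7, $G_n=A_nB_n$ with $A_n\cap B_n=1$, $A_n$ of class at most $2$ and $B_n$ elementary abelian. Lemma 5, part 3, shows that the finite group $G_n$ is a $2$-group.

**Step 1: the order of $A_n$.** By (11), $M\mapsto(d,\tau,\sigma)=(d,dq,dr)$ maps $K$ to $(1+m)\times m\times m$, and $M$ is recovered as $dU(\tau)V(\sigma)$. Conversely, for any triple in $(1+m)\times m\times m$ the matrix $dU(\tau)V(\sigma)$ has determinant $d^2=1$ and entries $d+d\tau\sigma$, $d\tau$, $d\sigma$, $d$ with squares $1,0,0,1$; so it lies in $K$, and its triple is the given one, since $d\cdot d\tau=\tau$ and $d\cdot d\sigma=\sigma$. Hence $|A_n|=|K|=|m|^3$.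

**Step 2: the order of $B_n$.** If $bh=b'h$ with $b,b'\in B_n$, then $b^{-1}b'\in A_n\cap B_n=1$. So $b$ is determined by $bh$, and by (9) the vector $bh$ is determined by its coordinates $\alpha,\gamma\in m$. By (10) every pair $(\alpha,\gamma)\in m\times m$ occurs. Hence $|B_n|=|m|^2$.

Since $A_n\cap B_n=1$, we get $|G_n|=|A_n||B_n|=|m|^5=2^{5(2^n-1)}$. (For $n=1$ this is the order $2^5$ found earlier by hand.)

**Step 3: lower bound for the derived length.** The proof of Lemma 8 works in $R_n$ for index sets inside $\{1,\dots,n\}$. So if $2^k\le n$, then $G_n^{(k)}\ne1$.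

**Step 4: upper bound.** The purpose is to show that commutators double the power of $m$. Let $g=1+P$ and $g'=1+P'$ in $G_n$ with $P\in M_3(m^i)$ and $P'\in M_3(m^j)$. Then
$$[g,g']=(g'g)^{-1}gg'=1+(g'g)^{-1}(gg'-g'g)=1+(g'g)^{-1}(PP'-P'P)\in1+M_3(m^{i+j}).$$
For each $i$, the elements of $G_n$ in $1+M_3(m^i)$ form a subgroup, the kernel of reduction modulo $m^i$. By (5) and (13), all of $G_n$ lies in $1+M_3(m)$. By induction on $k$, $G_n^{(k)}\subseteq1+M_3(m^{2^k})$. This is trivial once $2^k\ge n+1$.

So the derived length of $G_n$ is the least $k$ with $2^k>n$, which is $\lfloor\log_2n\rfloor+1$. It is unbounded, while the classes of $A_n$ and $B_n$ stay at most $2$ and $1$. This proves part 2.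

## A binary tree of scalars and a perfect subgroup: Theorem 2, part 3

In Lemma 8 each commutator used up variables. To get a perfect subgroup, we choose a ring in which every variable is itself a product of two others. For each finite binary word $w$ (including the empty word $\varnothing$) take a variable $t_w$, and let
$$R=\mathbb F_2[t_w: w \text{ a finite binary word}]\big/\big(t_w^2,\ t_w-t_{w0}t_{w1}\big).$$

**Step 1: no $t_w$ becomes zero.** Let $Q_n=\mathbb F_2[t_w:|w|=n]/(t_w^2)$, a finite ring, and let $Q_n\to Q_{n+1}$ be the homomorphism with $t_w\mapsto t_{w0}t_{w1}$. It is well defined since $(t_{w0}t_{w1})^2=0$. It sends the square-free monomial $\prod_{w\in W}t_w$ to $\prod_{w\in W}t_{w0}t_{w1}$, so distinct square-free monomials go to distinct square-free monomials. As these are bases, the map is injective. For example, $Q_0=\mathbb F_2[t_\varnothing]/(t_\varnothing^2)$ embeds in $Q_1=\mathbb F_2[t_0,t_1]/(t_0^2,t_1^2)$ by $t_\varnothing\mapsto t_0t_1$. Let $Q$ be the direct limit of the $Q_n$, which we may view as their union because the maps are injective.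

The ring $R$ is $Q$. Sending $t_w\in R$ to $t_w\in Q_{|w|}\subseteq Q$ respects the relations of $R$, so it defines a homomorphism $R\to Q$. The evident maps $Q_n\to R$ are compatible with $Q_n\to Q_{n+1}$, because $t_w=t_{w0}t_{w1}$ in $R$, so they define a homomorphism $Q\to R$. The two are inverse to each other on generators. So every $t_w$ is nonzero in $R$. Also $R$ is a countable union of an increasing chain of finite subrings, so $R$ is countable and every finite subset lies in a finite subring containing $1$.

**Step 2: the properties from Theorem 1 persist.** Propositions 6 and 7 give $G(R)=A(R)B(R)$ with $A(R)\cap B(R)=1$, $B(R)$ elementary abelian, and $A(R)$ of exponent dividing $4$ and class at most $2$; the class is exactly $2$ because $t_0^2=t_1^2=0$ and $t_0t_1=t_\varnothing\ne0$. As in the proof of Theorem 1, $G(R)$ is a countable, locally finite $2$-group of exponent dividing $16$.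

**Step 3: the perfect subgroup.** Let
$$P=\langle\,1+t_w\operatorname{ad}x:\ w\text{ a finite binary word},\ x\in\{e,h,f\}\,\rangle\le G(R).$$
It is nontrivial, since $t_w\ne0$ and $\operatorname{ad}x$ has an entry equal to $1$. For $x\in\{e,h,f\}$ choose $y,z\in\{e,h,f\}$ with $[y,z]=x$. By (7) and $t_w=t_{w0}t_{w1}$,
$$1+t_w\operatorname{ad}x=[\,1+t_{w0}\operatorname{ad}y,\ 1+t_{w1}\operatorname{ad}z\,]\in [P,P].$$
So every generator of $P$ lies in $[P,P]$, and $P=[P,P]$ is perfect.

**Step 4: the transfinite derived series.** We show that $P\le G(R)^{(\lambda)}$ for every ordinal $\lambda$. This is clear for $\lambda=0$. If $P\le G(R)^{(\lambda)}$, then $P=[P,P]\le G(R)^{(\lambda+1)}$. At a limit ordinal, $P$ lies in every earlier term, so it lies in their intersection. Since $P\neq1$, the transfinite derived series of $G(R)$ never reaches $1$; in particular $G(R)$ is not solvable. This proves part 3, and with it Theorem 2. $\square$
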